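\title{Approximate solutions of the equation $x^2\sigma=\tau x$ in symmetric groups}

\begin{abstract}
Given permutations $\sigma,\tau$ of $n$ points, we ask for a permutation $x$ such that $x^2\sigma$ and $\tau x$ agree at almost all points. We disprove the conjecture that such an $x$ always exists: there are involutions $\sigma,\tau$ for which $x^2\sigma$ and $\tau x$ differ at $\lfloor n/3\rfloor$ points or more, whatever $x$ is. For $n\ge6$ this is the exact worst case among pairs of involutions. We also determine the pairs of involutions for which the equation has an exact solution, and we show that for a random pair of permutations it can be solved up to $O(n^{3/4})$ points.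
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $\mathrm{Sym}(n)$ be the symmetric group on $\{1,\dots,n\}$, with the product $(ab)(i)=a(b(i))$. The \emph{Hamming distance}
\[
d(a,b)=\#\{1\le i\le n : a(i)\ne b(i)\}
\]
is a metric on $\mathrm{Sym}(n)$. It is bi-invariant, $d(gah,gbh)=d(a,b)$, because $gah(i)\ne gbh(i)$ if and only if $a(h(i))\neq b(h(i))$. The distance $d(w,1)$ is the size of the support $\mathrm{supp}(w)$, the set of points moved by $w$. For $\sigma,\tau\in\mathrm{Sym}(n)$ we define the \emph{defect}
\[
\delta(\sigma,\tau)=\min_{x\in\mathrm{Sym}(n)} d(x^2\sigma,\tau x),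
\]
the least number of points at which the equation $x^2\sigma=\tau x$ has to fail, and we call $(\sigma,\tau)$ \emph{solvable} if $\delta(\sigma,\tau)=0$. The same definitions apply to permutations of any finite set. The problem posed in \cite{Question} concerns the following statement.

\begin{quote}
\textbf{Conjecture.} For every $\varepsilon>0$ there is $n_0$ such that $\delta(\sigma,\tau)\le\varepsilon n$ for all $n\ge n_0$ and all $\sigma,\tau\in\mathrm{Sym}(n)$.
\end{quote}

Not every equation is approximately solvable in this sense: for $x\sigma=\tau x$, with $\sigma=1$ and $\tau$ without fixed points, the two sides differ everywhere. For $x^2\sigma=\tau x$ there are reasons to be hopeful. If $\sigma$ and $\tau$ commute, then $x=\tau\sigma^{-1}$ is a solution. Each pair $(x,\sigma)$ determines $\tau=x^2\sigma x^{-1}$, so the number of exact solutions, averaged over all $(\sigma,\tau)$, is $1$. Finally, equations with exact obstructions can be approximately solvable, as the equation $x^3=\rho$ shows. A cycle of $\rho$ of length prime to $3$ is the cube of one of its powers, and three cycles $(u_1\cdots u_\ell)$,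 $(v_1\cdots v_\ell)$, $(w_1\cdots w_\ell)$ of equal length are together the cube of $(u_1\,v_1\,w_1\,u_2\,v_2\,w_2\cdots)$. After forming triples, at most two cycles of each length $\ell$ divisible by $3$ remain, and each becomes an $(\ell-1)$-cycle and a fixed point if $\rho$ is changed at two points. Fewer than $\sqrt{2n}$ distinct lengths occur, so $d(x^3,\rho)\le4\sqrt{2n}$ for a suitable $x$.

Nevertheless the conjecture is false, and the cause is close to this last example. Throughout, an \emph{involution} is a permutation whose square is $1$, the identity included. For involutions $\sigma,\tau$ the equation asks for a cube root of $\tau\sigma$ that is inverted by $\sigma$, and this symmetry forbids some of the groupings into triples.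

\begin{theorem}\label{thm:counter}
Let $k=\lfloor n/3\rfloor$. Partition $\{1,\dots,n\}$ into $k$ blocks $B_j=\{a_j,b_j,c_j\}$ and $n-3k$ further points, and let $\sigma=\prod_j(a_j\,b_j)$ and $\tau=\prod_j(b_j\,c_j)$. Then $d(x^2\sigma,\tau x)\ge\lfloor n/3\rfloor$ for every $x\in\mathrm{Sym}(n)$.
\end{theorem}

If $\varepsilon<1/3$ and $n>2/(1-3\varepsilon)$, then $\lfloor n/3\rfloor\ge(n-2)/3>\varepsilon n$. So the conjecture fails for every $\varepsilon<1/3$ and every sufficiently large $n$. Among pairs of involutions this example is extremal.

\begin{theorem}\label{thm:sharp}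
For $n\ge6$,
\[
\max\{\delta(\sigma,\tau) : \sigma,\tau\in\mathrm{Sym}(n),\ \sigma^2=\tau^2=1\}=\lfloor n/3\rfloor .
\]
\end{theorem}

We do not determine the maximum of $\delta$ over all pairs $(\sigma,\tau)$.

Both theorems rest on a description of the solvable pairs of involutions. Let $\Gamma(\sigma,\tau)$ be the graph on $\{1,\dots,n\}$ with an edge labeled $\sigma$ for each $2$-cycle of $\sigma$ and an edge labeled $\tau$ for each $2$-cycle of $\tau$. Its components are the orbits of the group $\langle\sigma,\tau\rangle$. A vertex meets at most one edge of each label, so the labels alternate along a component, and a component is either a \emph{path} $P_\ell$ with $\ell\ge1$ points or a closed \emph{circuit} $C_{2\ell}$ with $2\ell\ge2$ points. Here $P_1$ is a point fixed by both involutions and $C_2$ is a double edge. We say that $P_\ell$ and $C_{2\ell}$ have \emph{period} $\ell$, and we let $\alpha_\ell$ and $\beta_\ell$ be the numbers of components $P_\ell$ and $C_{2\ell}$. In Theorem~\ref{thm:counter} every block is a $P_3$.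

\begin{theorem}\label{thm:exact}
Let $\sigma^2=\tau^2=1$. Then $(\sigma,\tau)$ is solvable if and only if, for every $\ell$ divisible by $3$, the number $\beta_\ell-\alpha_\ell$ is a nonnegative multiple of $3$.
\end{theorem}

The optimistic guess is still right for most pairs.

\begin{theorem}\label{thm:random}
Let $\sigma,\tau$ be independent and uniformly distributed in $\mathrm{Sym}(n)$, and let $p(n)$ be the number of partitions of $n$. For all $t\ge0$,
\[
\Pr\Big(\delta(\sigma,\tau)\ge 2\sqrt{n\log p(n)}+t\Big)\le e^{-t^2/(4n)} .
\]
Consequently $\delta(\sigma,\tau)=O(n^{3/4})$ with probability tending to $1$, and for every $\varepsilon>0$ there is $n_0(\varepsilon)$ such that $\Pr(\delta(\sigma,\tau)>\varepsilon n)\le e^{-\varepsilon^2n/16}$ for $n\ge n_0(\varepsilon)$.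
\end{theorem}

Section~\ref{sec:reduction} expresses the defect through exact solutions for nearby pairs. Sections~\ref{sec:exact}, \ref{sec:counter} and~\ref{sec:upper} prove Theorems~\ref{thm:exact}, \ref{thm:counter} and~\ref{thm:sharp}. Section~\ref{sec:random} proves Theorem~\ref{thm:random} and uses only Lemma~\ref{lem:basic}(a).

\section{From approximate to exact solutions}\label{sec:reduction}

\begin{lemma}\label{lem:basic}
Let $\sigma,\tau,\sigma',\tau'\in\mathrm{Sym}(n)$.
\begin{enumerate}
\item[(a)] $|\delta(\sigma,\tau)-\delta(\sigma',\tau')|\le d(\sigma,\sigma')+d(\tau,\tau')$. In particular $\delta(\sigma,\tau)\le d(\tau,\tau')$ if $(\sigma,\tau')$ is solvable.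
\item[(b)] If $\{1,\dots,n\}$ is partitioned into sets $\Omega_1,\dots,\Omega_m$ invariant under $\sigma$ and $\tau$, then $\delta(\sigma,\tau)\le\sum_i\delta(\sigma|_{\Omega_i},\tau|_{\Omega_i})$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For every $x$, the triangle inequality and bi-invariance give
\[
d(x^2\sigma,\tau x)\le d(\sigma,\sigma')+d(x^2\sigma',\tau'x)+d(\tau',\tau).
\]
Take $x$ optimal for $(\sigma',\tau')$, then exchange the roles of the two pairs.

(b) Let $x$ preserve each $\Omega_i$ and be optimal on it. Then $x^2\sigma$ and $\tau x$ preserve each $\Omega_i$, and the numbers of disagreements add up.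
\end{proof}

To bound $\delta$ from below we must handle an arbitrary $x$, about which we know nothing. The obvious move is to regard $x$ as an exact solution for the pair $(\sigma,x^2\sigma x^{-1})$, whose second entry is at distance $d(x^2\sigma,\tau x)$ from $\tau$. But $x^2\sigma x^{-1}$ need not be an involution when $\tau$ is, so the structure is lost. Instead, write the equation as a fixed-point equation $x=x^{-1}\tau x\sigma^{-1}$ and let $z$ be the right-hand side. Then $d(x,z)=d(x^2\sigma,\tau x)$, and $z$ turns out to solve exactly an equation in which $\tau$ is replaced by a \emph{conjugate}.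

\begin{lemma}\label{lem:factor}
Let $\sigma,\tau\in\mathrm{Sym}(n)$.
\begin{enumerate}
\item[(a)] If $w,z\in\mathrm{Sym}(n)$ satisfy $z^2\sigma=(w^{-1}\tau w)z$, then $x=wz$ satisfies $d(x^2\sigma,\tau x)=|\mathrm{supp}(w)|$.
\item[(b)] Every $x\in\mathrm{Sym}(n)$ has the form $x=wz$ with $w,z$ as in (a).
\end{enumerate}
Hence $\delta(\sigma,\tau)$ is the minimum of $|\mathrm{supp}(w)|$ over all $w$ such that $(\sigma,w^{-1}\tau w)$ is solvable.
\end{lemma}

\begin{proof}
(a) We have $\tau x=\tau wz=wz^2\sigma$ and $x^2\sigma=wzwz\sigma$. Cancel $wz$ on the left and $z\sigma$ on the right: $d(x^2\sigma,\tau x)=d(w,1)$.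

(b) Put $z=x^{-1}\tau x\sigma^{-1}$ and $w=xz^{-1}$. Then $wz=x$, $w^{-1}=zx^{-1}$ and $x^{-1}\tau x=z\sigma$, so $(w^{-1}\tau w)z=zx^{-1}\tau x=z^2\sigma$.
\end{proof}

A conjugate of an involution is an involution, so for involutions the defect is governed by the solvable pairs of involutions. For these the equation takes a simple form.

\begin{lemma}\label{lem:cube}
Let $\sigma^2=\tau^2=1$ and $\rho=\tau\sigma$. Then $x^2\sigma=\tau x$ if and only if
\begin{equation}\label{eq:cube}
\sigma x\sigma=x^{-1}\qquad\text{and}\qquad x^3=\rho .
\end{equation}
\end{lemma}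

\begin{proof}
Suppose $x^2\sigma=\tau x$. Then $x\sigma=x^{-1}\tau x$ has square $1$ because $\tau^2=1$; this says $\sigma x\sigma=x^{-1}$. Since $\sigma^2=1$, it follows that $\sigma x^{-1}=x\sigma$, so $\tau=x^2\sigma x^{-1}=x^3\sigma$ and $\rho=x^3$. Conversely, \eqref{eq:cube} gives $\tau=x^3\sigma$ and $\sigma x=x^{-1}\sigma$, hence $\tau x=x^3\sigma x=x^2\sigma$.
\end{proof}

\section{Exact solutions for two involutions}\label{sec:exact}

Recall that a cycle of $x$ of length $L$ splits into $\gcd(L,3)$ cycles of $x^3$, each of length $L/\gcd(L,3)$. So if $3\mid\ell$, an $\ell$-cycle of $x^3$ lies in a cycle of $x$ of length $L=3\ell$: the alternative $3\nmid L$ would give $\ell=L$.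

\begin{example}\label{ex:nine}
Take three blocks, $n=9$, in Theorem~\ref{thm:counter}. On each block $\rho=\tau\sigma$ is the $3$-cycle $a_j\mapsto c_j\mapsto b_j\mapsto a_j$, so $\rho$ has cube roots, and they are $9$-cycles. Suppose such an $x$ satisfies $\sigma x\sigma=x^{-1}$. Label the point $x^i(c_1)$ by $i\in\mathbb Z/9$. Since $\sigma(c_1)=c_1$, we get $\sigma x^i(c_1)=x^{-i}(c_1)$, that is, $\sigma(i)=-i$. This map fixes only $0$, whereas $\sigma$ fixes $c_1,c_2,c_3$. So the pair is not solvable. The pair that a $9$-cycle does solve is $\sigma(i)=-i$, $\tau(i)=x^3\sigma(i)=3-i$, and its graph is $P_3\sqcup C_6$ (Figure~\ref{fig:nine}). A path with three points cannot be grouped with two other such paths; it needs a hexagon of its own.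
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[every node/.style={circle,draw,inner sep=1pt,minimum size=5mm}]
\node (a) at (-5.2,0) {$6$};
\node (b) at (-4,0) {$3$};
\node (c) at (-2.8,0) {$0$};
\node (h1) at (120:1.2) {$1$};
\node (h8) at (60:1.2) {$8$};
\node (h4) at (0:1.2) {$4$};
\node (h5) at (-60:1.2) {$5$};
\node (h7) at (-120:1.2) {$7$};
\node (h2) at (180:1.2) {$2$};
\draw[thick] (a)--(b) (h1)--(h8) (h4)--(h5) (h7)--(h2);
\draw[thick,dashed] (b)--(c) (h8)--(h4) (h5)--(h7) (h2)--(h1);
\end{tikzpicture}
\caption{The involutions $\sigma(i)=-i$ (solid edges) and $\tau(i)=3-i$ (dashed edges) of $\mathbb Z/9$. Their graph is a path with three points and a hexagon, and $x(i)=i+1$ solves $x^2\sigma=\tau x$.}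
\label{fig:nine}
\end{figure}

The general proof repeats this computation. Both $\rho$ and a solution $x$ are inverted by $\sigma$, so we first describe a permutation inverted by an involution.

\begin{lemma}\label{lem:dihedral}
Let $g,\sigma$ be permutations of a finite set with $\sigma^2=1$ and $\sigma g\sigma=g^{-1}$. If $D$ is a cycle of $g$, of length $L$, then $\sigma D$ is a cycle of $g$, and $D\cup\sigma D$ is an orbit of $\langle\sigma,g\rangle$.
\begin{enumerate}
\item[(a)] If $\sigma D=D$, then $D$ can be identified with $\mathbb Z/L$ so that $g(i)=i+1$ and $\sigma(i)=s-i$ for some $s$.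
\item[(b)] If $\sigma D\ne D$, then the action of $(\sigma,g)$ on $D\cup\sigma D$ is determined by $L$ up to isomorphism.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $q\in D$. Since $\sigma g^i=g^{-i}\sigma$, the set $\sigma D=\{\sigma g^iq\}=\{g^{-i}\sigma q\}$ is the cycle of $g$ through $\sigma q$. So $D\cup\sigma D$ is invariant under $\sigma$ and $g$, and it lies in the orbit of $q$. In case (a) label $g^iq$ by $i$ and write $\sigma q=g^sq$; then $\sigma g^iq=g^{s-i}q$. In case (b) the $2L$ points $g^iq$ and $\sigma g^iq$, $i\in\mathbb Z/L$, are distinct; $\sigma$ exchanges $g^iq$ and $\sigma g^iq$, and $g$ sends them to $g^{i+1}q$ and $\sigma g^{i-1}q$. This description depends only on $L$.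
\end{proof}

Let now $\sigma^2=\tau^2=1$ and $\rho=\tau\sigma$. Then $\sigma\rho\sigma=\sigma\tau=\rho^{-1}$ and $\langle\sigma,\tau\rangle=\langle\sigma,\rho\rangle$, so the lemma applies to $g=\rho$, and its two cases are the two kinds of components.

\begin{lemma}\label{lem:components}
On a path $P_\ell$, $\rho$ is a single $\ell$-cycle. On a circuit $C_{2\ell}$, $\rho$ has two $\ell$-cycles, which are interchanged by $\sigma$.
\end{lemma}

\begin{proof}
An end $v$ of a path lacks an edge of one of the two labels, so $\sigma v=v$ or $\tau v=v$; in the second case $\sigma v=\sigma\tau v=\rho^{-1}v$. Either way the $\rho$-cycle $D$ through $v$ contains $\sigma v$, so $\sigma D=D$ and $D$ is the whole component. Label a circuit $v_0,\dots,v_{2\ell-1}$, indices modulo $2\ell$, with $\sigma$-edges $v_{2i}v_{2i+1}$ and $\tau$-edges $v_{2i+1}v_{2i+2}$. Then $\rho(v_{2i})=v_{2i+2}$ and $\rho(v_{2i+1})=v_{2i-1}$, so the cycles of $\rho$ are the points of even and of odd index.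
\end{proof}

Thus the period of a component is the length of the $\rho$-cycles in it, and a component is a path exactly when $\rho$ is transitive on it.

\begin{proof}[Proof of Theorem~\ref{thm:exact}]
By Lemma~\ref{lem:cube} we have to decide when \eqref{eq:cube} has a solution.

\emph{Necessity.} Let $x$ satisfy \eqref{eq:cube} and let $3\mid\ell$. Since $\rho=x^3$, each orbit of $\langle\sigma,x\rangle$ is a union of components of $\Gamma(\sigma,\tau)$. By Lemma~\ref{lem:dihedral} with $g=x$, such an orbit consists of one or two $x$-cycles of the same length, so all its components have the same period. Consider the orbits on which the period is $\ell$. Their $x$-cycles have length $3\ell$, and each contains three $\rho$-cycles; this is where $3\mid\ell$ is used.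

Suppose the orbit consists of two $x$-cycles interchanged by $\sigma$. Then $\sigma$ maps each of the three $\rho$-cycles in the first onto a $\rho$-cycle in the second, so the orbit is a union of three circuits $C_{2\ell}$.

Suppose the orbit is one $x$-cycle, identified with $\mathbb Z/3\ell$ so that $x(i)=i+1$ and $\sigma(i)=s-i$. The $\rho$-cycles are the residue classes modulo $3$, and $\sigma$ permutes them by $c\mapsto s-c$. This map fixes the one class with $2c\equiv s \pmod 3$ and interchanges the other two. So the orbit is $P_\ell\sqcup C_{2\ell}$.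

If there are $F$ orbits of the first kind and $R$ of the second, then $\alpha_\ell=R$ and $\beta_\ell=R+3F$, so $\beta_\ell-\alpha_\ell=3F$.

\emph{Sufficiency.} If the condition holds, the components can be grouped into pieces of the three kinds below, and it suffices to solve \eqref{eq:cube} on each piece. For the last two kinds we build a model $(\Sigma,X)$ with $\Sigma^2=1$ and $\Sigma X\Sigma=X^{-1}$ and a bijection $\varphi$ from the piece to the model that carries $(\sigma,\rho)$ to $(\Sigma,X^3)$; then $x=\varphi^{-1}X\varphi$ satisfies \eqref{eq:cube}.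

\emph{One component of period $\ell$ with $3\nmid\ell$.} Choose $m$ with $3m\equiv1\pmod\ell$ and put $x=\rho^m$. Then $x^3=\rho$ since $\rho^\ell=1$ on the component, and $\sigma x\sigma=\rho^{-m}=x^{-1}$.

\emph{A pair $P_\ell\sqcup C_{2\ell}$.} Identify the path with $\mathbb Z/\ell$ so that $\rho(j)=j+1$ and $\sigma(j)=s-j$. The model must remember $s$: for even $\ell$, $\sigma$ has two fixed points on the path if $s$ is even and none if $s$ is odd. On $\mathbb Z/3\ell$ put $X(i)=i+1$ and $\Sigma(i)=3s-i$, so that $\Sigma X\Sigma(i)=i-1$. The map $j\mapsto 3j$ sends the path onto the multiples of $3$, and $X^3(3j)=3(j+1)$, $\Sigma(3j)=3(s-j)$. The other two classes modulo $3$ are $\ell$-cycles of $X^3$ interchanged by $\Sigma$, so by Lemma~\ref{lem:dihedral}(b) their union is isomorphic to the circuit.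

\emph{Three circuits $C_{2\ell}$.} On $\mathbb Z/3\ell\times\{+,-\}$ put $X(i,\pm)=(i\pm1,\pm)$ and $\Sigma(i,\pm)=(i,\mp)$, so that $\Sigma X\Sigma(i,\pm)=(i\mp1,\pm)=X^{-1}(i,\pm)$. For each class $c$ modulo $3$, the sets $c\times\{+\}$ and $c\times\{-\}$ are $\ell$-cycles of $X^3$ interchanged by $\Sigma$. By Lemma~\ref{lem:dihedral}(b) each of the three sets $c\times\{+,-\}$ is isomorphic to a circuit $C_{2\ell}$.
\end{proof}

The condition of Theorem~\ref{thm:exact} has two parts. The congruence is of the same kind as for $x^3=\rho$ and concerns at most two circuits per period. The inequality $\beta_\ell\ge\alpha_\ell$ is different: it can fail by a number proportional to $n$, and it fails most when all components are paths $P_3$.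

\section{The counterexample}\label{sec:counter}

By Lemma~\ref{lem:factor} we must show that conjugating $\tau$ into a position $\tau'=w^{-1}\tau w$ with $(\sigma,\tau')$ solvable forces $w$ to move at least $k$ points. A block is either changed by the conjugation, which should cost one point, or it survives as a $P_3$ and calls for a hexagon, which has to be assembled from three other blocks and costs more. To make the costs precise we need a lower bound for $|\mathrm{supp}(w)|$ in terms of the set where $\tau$ and $\tau'$ differ. Counting the points of this set loses a factor $2$, because one has only $d(\tau,\tau')\le d(\tau,\tau w)+d(\tau w,w^{-1}\tau w)=2|\mathrm{supp}(w)|$. We count its $\tau$-orbits instead.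

\begin{lemma}\label{lem:orbits}
Let $\tau^2=1$, $w\in\mathrm{Sym}(n)$, $\tau'=w^{-1}\tau w$ and $M=\{i:\tau(i)\ne\tau'(i)\}$. Then $M$ is $\tau$-invariant, and $|\mathrm{supp}(w)|$ is at least the number of $\tau$-orbits contained in $M$.
\end{lemma}

\begin{proof}
If $\tau(i)\notin M$, then $\tau'(\tau(i))=\tau(\tau(i))=i$, and applying the involution $\tau'$ gives $\tau(i)=\tau'(i)$, so $i\notin M$. Hence $M$ is $\tau$-invariant. If $w$ fixes both $i$ and $\tau(i)$, then $\tau'(i)=w^{-1}\tau(i)=\tau(i)$, so $i\notin M$. Thus each $\tau$-orbit $\{i,\tau(i)\}$ in $M$ contains a point moved by $w$.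
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Let $x\in\mathrm{Sym}(n)$. By Lemma~\ref{lem:factor} there is $w$ such that $d(x^2\sigma,\tau x)=|\mathrm{supp}(w)|$ and $(\sigma,\tau')$ is solvable, where $\tau'=w^{-1}\tau w$ is an involution. Let $M$ be as in Lemma~\ref{lem:orbits}. Call a block \emph{damaged} if it meets $M$ and \emph{intact} otherwise, and let $u\le k$ be the number of damaged blocks. Blocks and $M$ are $\tau$-invariant, so each damaged block contains at least one $\tau$-orbit that lies in $M$.

On an intact block $\tau'$ agrees with $\tau$, so the block is a component $P_3$ of $\Gamma(\sigma,\tau')$. Theorem~\ref{thm:exact}, applied to $(\sigma,\tau')$ with $\ell=3$, shows that $\Gamma(\sigma,\tau')$ has at least $k-u$ components $C_6$. Let $H$ be one of them. It is invariant under $\sigma$ and $\tau'$, neither of which has a fixed point in $H$, and it is the union of three $2$-cycles of $\sigma$, that is, of three pairs $\{a_i,b_i\}$. For each of these indices $i$: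
\begin{itemize}
\item $\tau'(a_i)\ne a_i=\tau(a_i)$, so $a_i\in M$;
\item $\tau'(b_i)\in H$, while $\tau(b_i)=c_i\notin H$ because $\sigma$ fixes $c_i$, so $b_i\in M$.
\end{itemize}
Hence both $\tau$-orbits $\{a_i\}$ and $\{b_i,c_i\}$ of the block $B_i$ lie in $M$. Different hexagons are disjoint, so at least $3(k-u)$ distinct damaged blocks contain two $\tau$-orbits lying in $M$. Altogether $M$ contains at least $u+3(k-u)$ orbits of $\tau$, and Lemma~\ref{lem:orbits} gives
\[
d(x^2\sigma,\tau x)\ge u+3(k-u)=k+2(k-u)\ge k. \qedhere
\]
\end{proof}

\section{The upper bound for involutions}\label{sec:upper}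

Theorem~\ref{thm:counter} gives the lower bound in Theorem~\ref{thm:sharp}. For the upper bound let $\sigma^2=\tau^2=1$. We split the components into pieces, repair each piece at a cost of at most one third of its size, and add the costs by Lemma~\ref{lem:basic}(b). Call a component \emph{good} if its period is not divisible by $3$; by Theorem~\ref{thm:exact} a pair with only good components is solvable. Two repairs are available. Deleting a $2$-cycle from $\tau$ costs $2$, by Lemma~\ref{lem:basic}(a). Replacing $\tau$ by $\tau'=w^{-1}\tau w$ costs $|\mathrm{supp}(w)|$, by Lemma~\ref{lem:factor}; the $\tau'$-edges are the pairs $\{w^{-1}(v),w^{-1}(v')\}$ for the $\tau$-edges $\{v,v'\}$. For a union $\Omega$ of components we write $\delta(\Omega)$ for the defect of the restrictions of $\sigma,\tau$ to $\Omega$.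

\begin{lemma}\label{lem:costs}
Let $3\mid\ell$.
\begin{enumerate}
\item[(a)] $\delta(\Omega)=0$ if $\Omega$ is a good component, a pair $P_\ell\sqcup C_{2\ell}$, or a triple of circuits $C_{2\ell}$.
\item[(b)] $\delta(P_\ell)\le2$.
\item[(c)] $\delta(C_{2\ell})\le2$.
\item[(d)] $\delta(\Omega)\le m$ if $\Omega$ consists of $m\ge2$ paths $P_3$.
\item[(e)] $\delta(P_3\sqcup P_6)\le2$.
\end{enumerate}
\end{lemma}

\begin{proof}
Part (a) is Theorem~\ref{thm:exact} applied to $\Omega$. In the other parts we give a repair after which all components are good.

(b) Let the path be $v_1,\dots,v_\ell$. Labels alternate, so $v_iv_{i+1}$ is a $\tau$-edge for some $i\in\{1,2\}$. Deleting it leaves paths with $i$ and $\ell-i$ points, and $3$ divides neither number.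

(c) Label the circuit as in Lemma~\ref{lem:components} and take $w=(v_2\,v_4)$. The $\tau$-edges $v_1v_2$ and $v_3v_4$ become $v_1v_4$ and $v_3v_2$, and the others are unchanged. The new components are the double edge on $\{v_2,v_3\}$, of period $1$, and the circuit $v_0,v_1,v_4,v_5,\dots,v_{2\ell-1}$, of period $\ell-1$.

(d) Every $m\ge2$ is a sum of $2$'s and $3$'s, so it suffices to treat $m=2$ and $m=3$. A path $P_3$ has one edge of each label, so it is $a,b,c$ with $\sigma$-edge $ab$ and $\tau$-edge $bc$; we use primes for the further copies. For $m=2$ take $w=(b'\,c)$. Then $\tau=(b\,c)(b'\,c')$ becomes $\tau'=(b\,b')(c\,c')$, and the components are the paths $a,b,b',a'$ and $c,c'$, with $4$ and $2$ points. For $m=3$ take the $3$-cycle $w\colon a''\mapsto b'\mapsto c\mapsto a''$, so that $w^{-1}$ sends $c$ to $b'$, $b'$ to $a''$ and $a''$ to $c$. Then $\tau=(b\,c)(b'\,c')(b''\,c'')$ becomes $\tau'=(b\,b')(a''\,c')(b''\,c'')$, and the components are the path $a,b,b',a'$, the point $c$ and the path $c',a'',b'',c''$, with $4$, $1$ and $4$ points.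

(e) Let the paths be $a,b,c$ as in (d) and $v_1,\dots,v_6$, and take $w=(c\,v_2)$. If $v_1v_2$ is a $\tau$-edge, then $bc$ and $v_1v_2$ become $bv_2$ and $v_1c$. The components are the paths $a,b,v_2,v_3,\dots,v_6$ and $c,v_1$, with $7$ and $2$ points. If $v_1v_2$ is a $\sigma$-edge, then $v_2v_3$ is a $\tau$-edge, and $bc$ and $v_2v_3$ become $bv_2$ and $cv_3$. The components are the paths $a,b,v_2,v_1$ and $c,v_3,v_4,v_5,v_6$, with $4$ and $5$ points.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
It remains to prove that $\delta(\sigma,\tau)\le n/3$ for $n\ge6$; this suffices because $\delta$ is an integer. Each good component is a piece. For each $\ell$ divisible by $3$, form $\min(\alpha_\ell,\beta_\ell)$ pairs $P_\ell\sqcup C_{2\ell}$. What remains of period $\ell$ consists only of circuits or only of paths. Group the remaining circuits into triples as far as possible. Every component still left is called \emph{single} and is a piece by itself, except that all single paths $P_3$ together form one piece.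

Define the \emph{slack} of a piece as one third of its size minus the bound for its defect in Lemma~\ref{lem:costs}. By Lemma~\ref{lem:basic}(b) it is enough to show that the total slack is nonnegative. The slacks are as follows.
\begin{center}
\begin{tabular}{ll}
piece & slack\\ \hline
good component & one third of its size\\
pair $P_\ell\sqcup C_{2\ell}$ & $\ell\ge3$\\
triple of $C_{2\ell}$ & $2\ell\ge6$\\
single $C_{2\ell}$ & $2\ell/3-2$, which is $0$ for $\ell=3$ and $\ge2$ for $\ell\ge6$\\
single $P_\ell$, $\ell\ge6$ & $\ell/3-2$, which is $0$ for $\ell=6$ and $\ge1$ for $\ell\ge9$\\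
$m\ge2$ single paths $P_3$ & $0$\\
exactly one single $P_3$ & $-1$
\end{tabular}
\end{center}
If the number of single paths $P_3$ is not $1$, all slacks are nonnegative and we are done.

Suppose there is exactly one single $P_3$. Its deficit of $1$ has to be compensated, and only the pieces of slack less than $1$ need attention. There is no single $C_6$, since what remains of period $3$ consists of paths. If there is a single $P_6$, merge it with the $P_3$; by Lemma~\ref{lem:costs}(e) the merged piece has slack $9/3-2=1$, and no negative slack is left. Otherwise every piece other than the $P_3$ and the good components has slack at least $1$, and one such piece suffices. If there is none, the other $n-3$ points lie in good components, whose total slack is $(n-3)/3\ge1$ because $n\ge6$.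
\end{proof}

\begin{remark}
The hypothesis $n\ge6$ enters only in the last line, and the formula fails for $n=3,4,5$. Two permutations never differ at exactly one point, so the pair of Theorem~\ref{thm:counter}, which has $\delta\ge1$, has $\delta\ge2>\lfloor n/3\rfloor$.
\end{remark}

\section{Random pairs}\label{sec:random}

Let $\sigma,\tau$ be independent and uniform, write $\delta=\delta(\sigma,\tau)$, and let $N=N(\sigma,\tau)$ be the number of $x$ with $x^2\sigma=\tau x$. As noted in Section~\ref{sec:intro}, $\mathbb EN=1$. This alone says little, since the solutions might concentrate on very few pairs. A second moment bound limits the concentration and shows that a random pair is solvable with probability at least $1/p(n)$. This probability may be small, but $\delta$ is so concentrated around its mean that $\delta=0$ would be far less likely if the mean were of order $n$.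

\begin{lemma}\label{lem:second}
$\Pr(\delta=0)\ge1/p(n)$.
\end{lemma}

\begin{proof}
The sum $\sum_{\sigma,\tau}N(\sigma,\tau)^2$ counts the quadruples $(x,x',\sigma,\tau)$ in which $x$ and $x'$ both solve the equation, hence the triples $(x,x',\sigma)$ with $x^2\sigma x^{-1}=x'^2\sigma x'^{-1}$. Put $u=x'^{-1}x$. The condition is equivalent to $x'^{-2}x^2\sigma=\sigma u$, and $x'^{-2}x^2=x'^{-1}ux=x'^{-1}ux'u$, so it reads
\[
\sigma u\sigma^{-1}=(x'^{-1}ux')\,u .
\]
For fixed $(u,x')$ the right side is fixed, and the solutions $\sigma$ form the empty set or a coset of the centralizer $Z(u)$. Recall that $|Z(u)|=n!/|C|$ if $C$ is the conjugacy class of $u$, and that the classes of $\mathrm{Sym}(n)$ correspond to cycle types, so there are $p(n)$ of them. Therefore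
\[
\sum_{\sigma,\tau}N^2\le n!\sum_{u}|Z(u)|=n!\sum_C|C|\,\frac{n!}{|C|}=(n!)^2p(n),
\]
that is, $\mathbb EN^2\le p(n)$. The Cauchy--Schwarz inequality gives $1=(\mathbb E[N\mathbf 1_{N>0}])^2\le\mathbb EN^2\cdot\Pr(N>0)$, and $N>0$ means $\delta=0$.
\end{proof}

For the concentration we use Hoeffding's lemma: if a random variable $Y$ has mean $0$ and takes values in an interval of length $h$, then $\mathbb Ee^{\lambda Y}\le e^{\lambda^2h^2/8}$ for all real $\lambda$.

\begin{lemma}\label{lem:concentration}
For all $s\ge0$,
\[
\Pr(\delta\le\mathbb E\delta-s)\le e^{-s^2/(4n)}\qquad\text{and}\qquad\Pr(\delta\ge\mathbb E\delta+s)\le e^{-s^2/(4n)} .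
\]
\end{lemma}

\begin{proof}
Reveal the $2n$ values $\sigma(1),\dots,\sigma(n),\tau(1),\dots,\tau(n)$ one at a time, and let $Y_m$ be the conditional expectation of $\delta$ given the first $m$ values. Then $Y_0=\mathbb E\delta$, $Y_{2n}=\delta$, and $Y_m-Y_{m-1}$ has conditional mean $0$ given the first $m-1$ values. We claim that, given these values, $Y_m$ lies in an interval of length at most $2$.

Suppose the $m$-th value is $\sigma(i)$, and fix $\sigma(1),\dots,\sigma(i-1)$. For each $v$ not among these values let $g(v)$ be the average of $\delta$ over all pairs $(\sigma,\tau)$ that extend the given values and have $\sigma(i)=v$; thus $Y_m=g(\sigma(i))$. For two such points $v\ne v'$, the map $(\sigma,\tau)\mapsto((v\,v')\sigma,\tau)$ keeps $\sigma(1),\dots,\sigma(i-1)$ and is a bijection from the pairs with $\sigma(i)=v$ to those with $\sigma(i)=v'$. It changes $\sigma$ at two points, hence $\delta$ by at most $2$, by Lemma~\ref{lem:basic}(a). So $|g(v)-g(v')|\le2$. If the $m$-th value is $\tau(i)$, the map $(\sigma,\tau)\mapsto(\sigma,(v\,v')\tau)$ plays the same role.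

Hoeffding's lemma with $h=2$ bounds the conditional expectation of $e^{\lambda(Y_m-Y_{m-1})}$ given the first $m-1$ values by $e^{\lambda^2/2}$. Hence $\mathbb Ee^{\lambda(Y_m-Y_0)}\le e^{\lambda^2/2}\,\mathbb Ee^{\lambda(Y_{m-1}-Y_0)}$, and after $2n$ steps $\mathbb Ee^{\lambda(\delta-\mathbb E\delta)}\le e^{n\lambda^2}$ for all real $\lambda$. By Markov's inequality, for $\lambda\ge0$ and either sign,
\[
\Pr\big(\pm(\delta-\mathbb E\delta)\ge s\big)\le e^{-\lambda s}\,\mathbb Ee^{\pm\lambda(\delta-\mathbb E\delta)}\le e^{n\lambda^2-\lambda s},
\]
and $\lambda=s/(2n)$ gives the bound $e^{-s^2/(4n)}$.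
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:random}]
The lower tail bound with $s=\mathbb E\delta$ and Lemma~\ref{lem:second} give
\[
\frac1{p(n)}\le\Pr(\delta=0)\le e^{-(\mathbb E\delta)^2/(4n)},
\]
so $\mathbb E\delta\le2\sqrt{n\log p(n)}$. The upper tail bound with $s=t$ now gives the first inequality of the theorem.

The classical bound $p(n)\le e^{\pi\sqrt{2n/3}}$ \cite[Thm.~14.5]{Apostol} yields $2\sqrt{n\log p(n)}\le cn^{3/4}$ with $c=2(2\pi^2/3)^{1/4}$. Taking $t=n^{3/4}$ we get $\Pr(\delta\ge(c+1)n^{3/4})\le e^{-\sqrt n/4}$, which tends to $0$. Given $\varepsilon>0$, let $n$ be so large that $cn^{3/4}\le\varepsilon n/2$, and take $t=\varepsilon n/2$. Then $\Pr(\delta>\varepsilon n)\le e^{-(\varepsilon n/2)^2/(4n)}=e^{-\varepsilon^2n/16}$.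
\end{proof}

\begin{thebibliography}{9}

\bibitem{Apostol}
Apostol, \emph{Introduction to Analytic Number Theory}.

\bibitem{Question}
``Let $n\in\mathbb N$ and let $\sigma,\tau\in\mathrm{Sym}(n)$. I am looking for a permutation $x\in\mathrm{Sym}(n)$ that minimizes the Hamming distance between $x$'',
\texttt{http://www.learndenglisch.com/\allowbreak proxies?url=\allowbreak https\%3A\%2F\%2F\allowbreak mathoverflow.net\%2F\allowbreak questions\%2F\allowbreak 497686\%2F\allowbreak equations-\allowbreak in-\allowbreak the-\allowbreak permutation-\allowbreak group}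

\end{thebibliography}
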